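# Strongly clean rings from double duals

Rings are associative with identity $1$; subrings and ring homomorphisms are unital. We work in ZFC and use nothing beyond it.

## The double dual tower

Let $k$ be a field. For a $k$-space $V$ write $V^*=\operatorname{Hom}_k(V,k)$, and for $T\in\operatorname{End}_k(V)$ let $T^*\in\operatorname{End}_k(V^*)$ be the transpose, $T^*(\lambda)=\lambda\circ T$. Directly from the definition,
$$(TU)^*=U^*T^*,\qquad (T+U)^*=T^*+U^*,\qquad \mathrm{id}^*=\mathrm{id}. \tag{1}$$
So $T\mapsto T^*$ is a unital anti-homomorphism: it reverses products. Doing it twice restores the order, and $T\mapsto T^{**}$ is a unital ring homomorphism $\operatorname{End}_k(V)\to\operatorname{End}_k(V^{**})$. It is also $k$-linear.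

This homomorphism is injective. Let $\mathrm{ev}_v\in V^{**}$ be evaluation at $v$. Since a nonzero vector is detected by some functional, $v\mapsto \mathrm{ev}_v$ embeds $V$ in $V^{**}$. For $\lambda\in V^*$,
$$T^{**}(\mathrm{ev}_v)(\lambda)=\mathrm{ev}_v(T^*\lambda)=\lambda(Tv)=\mathrm{ev}_{Tv}(\lambda). \tag{2}$$
So $T^{**}$ restricts to $T$ on $V\subseteq V^{**}$, and $T^{**}=0$ forces $T=0$.

Now iterate. Fix an infinite-dimensional space $V_0$ and put
$$V_{n+1}=V_n^{**},\qquad R_n=\operatorname{End}_k(V_n),\qquad \iota_n:R_n\to R_{n+1},\quad T\mapsto T^{**}.$$
The maps $\iota_n$ are injective unital ring homomorphisms, so we may form the direct limit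
$$R_\infty=\varinjlim R_n=\bigcup_n R_n ,$$
in which each $R_n$ is a unital subring and $T\in R_n$ is the same element as $T^{**}\in R_{n+1}$. For a concrete picture, let $V_\infty=\bigcup_n V_n$ along the embeddings $V_n\subseteq V_n^{**}$. By (2), an operator $T$ on $V_n$ extends to $T^{**}$ on $V_{n+1}$, then to $T^{****}$ on $V_{n+2}$, and so on. These fit together to an operator on $V_\infty$, and $R_\infty$ is the ring of operators on $V_\infty$ that arise in this way from some finite stage.

What is this ring for? It is a counterexample to the question of the next section. Two features will matter: every element of $R_\infty$ lives at a finite stage, and passing from $T$ to its transpose improves $T$ in a way we shall make precise.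

## Strongly clean rings and one-sided inverses

**Definition.** An element $a$ of a ring $R$ is strongly clean if $a=e+u$ with $e\in R$ idempotent, $u\in R$ a unit, and $eu=ue$. A ring is strongly clean if all its elements are.

**Definition.** A ring $R$ is Dedekind-finite if $ab=1$ implies $ba=1$ for all $a,b\in R$.

Some small cases. A field is strongly clean: write $a=0+a$ if $a\ne0$, and $0=1+(-1)$. The ring $\mathbb Z$ is not strongly clean: its idempotents are $0$ and $1$, so $3=e+u$ would need $3$ or $2$ to be a unit. Commutative rings are obviously Dedekind-finite. The standard ring that is not Dedekind-finite is $\operatorname{End}_k(V)$ with $V$ of basis $v_0,v_1,v_2,\dots$: let $b v_i=v_{i+1}$, and let $a v_0=0$, $a v_{i+1}=v_i$. Then $ab=1$, but $ba$ kills $v_0$. If $V$ is any infinite-dimensional space, do this on a countably infinite part of a basis and let $a,b$ be the identity on the remaining basis vectors. Dedekind-finiteness clearly passes to unital subrings.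

The question, stated as a longstanding open one in our source, the page "Related Papers: On Cline's Formula For Some Certain Elements In A …" (https://scifaro.com/en/related/1310.3303), is whether every strongly clean ring is Dedekind-finite. The answer is no.

**Theorem 1.** There is a strongly clean ring $R_\infty$ that is not Dedekind-finite. So it is not true that every strongly clean ring is Dedekind-finite.

There is a stronger version. Three of its words are recalled first.

**Definition.** A ring $R$ is von Neumann regular if for every $a\in R$ there is $a'\in R$ with $aa'a=a$. It is strongly $\pi$-regular if for every $a\in R$ there is $n\ge1$ with $a^n\in a^{n+1}R\cap Ra^{n+1}$. It is simple if it is nonzero and its only two-sided ideals are $0$ and itself.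

For example, $\operatorname{End}_k(V)$ is von Neumann regular for every $V$. Given $a$, choose $V=\ker a\oplus C$ and $V=aV\oplus D$. Then $a$ maps $C$ bijectively to $aV$; let $a'$ be the inverse of this bijection on $aV$ and $0$ on $D$. Then $aa'a=a$. An example of strong $\pi$-regularity appears in the next section.

**Theorem 2.**

* **(a)** Every ring $R$ is a unital subring of a strongly clean ring. More precisely, let $K$ be a commutative noetherian ring (e.g. $K=\mathbb Z$) and $R$ any $K$-algebra. Then $R$ embeds in a $K$-algebra $R_\infty$ such that for every finitely generated commutative $K$-subalgebra $S\subseteq R_\infty$ and every $c\in S$, there is an idempotent $e\in R_\infty$ commuting with every element of $S$ with $c-e$ a unit. Consequently, a property of rings that passes to subrings holds for all strongly clean rings if and only if it holds for all rings.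
* **(b)** For every field $k$ there is a simple, von Neumann regular, strongly clean $k$-algebra $Q\ne0$ with $Q\cong Q\oplus Q$ as right $Q$-modules. It is not Dedekind-finite, and $M_n(Q)\cong Q$ is strongly clean for all $n\ge1$.
* **(c)** "Strongly clean" cannot be strengthened to "strongly $\pi$-regular" in (a) or (b).

In (a) the letter $R_\infty$ denotes a ring built from $R$ by a variant of the tower above.

## Commuting idempotents as stable decompositions

In an endomorphism ring, being strongly clean is a statement about direct sums.

**Lemma 1.** Let $c$ be an endomorphism of a module $M$. Then $c$ is strongly clean in $\operatorname{End}(M)$ if and only if $M=A\oplus B$ with $cA\subseteq A$, $cB\subseteq B$, $c|_A$ bijective on $A$, and $(1-c)|_B$ bijective on $B$.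

*Proof.* Given the decomposition, let $e$ be the projection onto $B$ along $A$. Then $e^2=e$, and $ec=ce$ because $A$ and $B$ are $c$-stable. The map $u=c-e$ equals $c$ on $A$ and $c-1$ on $B$, so it is bijective, hence a unit, and it commutes with $e$.

Conversely, let $c=e+u$ as in the definition. Put $B=eM$, $A=(1-e)M$. Since $e$ commutes with $u$, it commutes with $u^{-1}$ and with $c$, so $u$, $u^{-1}$ and $c$ preserve $A$ and $B$. Thus $u$ is bijective on $A$ and on $B$. On $A$ we have $e=0$ and $c=u$; on $B$ we have $e=1$ and $c-1=u$. $\square$

The simplest case is $V$ of finite dimension $d$. Fitting's decomposition says $V=T^dV\oplus\ker T^d$. On $A=T^dV$ the operator $T$ is bijective. On $B=\ker T^d$ it is nilpotent, so $1-T$ has inverse $1+T+\dots+T^{d-1}$. By Lemma 1, $\operatorname{End}_k(V)$ is strongly clean. It is also strongly $\pi$-regular: with $Y$ the inverse of $T$ on $A$ and $0$ on $B$, we get $T^d=YT^{d+1}=T^{d+1}Y$ (when $d\geq 1$; for $d=0$ the ring is $0$). But it is Dedekind-finite, by counting dimensions.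

So we look at infinite dimension, where $\operatorname{End}_k(V)$ is not Dedekind-finite. The first attempt is to hope that $\operatorname{End}_k(V)$ itself is still strongly clean.

## Why a single endomorphism ring fails: multiplication by $x$

Giving an operator $T$ on $V$ is the same as making $V$ a $k[x]$-module with $x$ acting as $T$. The $T$-stable decompositions of $V$ are then the decompositions into $k[x]$-submodules.

**Proposition 1.** If $W$ is an infinite-dimensional $k$-space, then $\operatorname{End}_k(W)$ is not strongly clean.

*Proof.* Let $\kappa=\dim W$. The free $k[x]$-module $F$ of rank $\kappa$ has $k$-dimension $\kappa\cdot\aleph_0=\kappa$, so we may take $W=F$. Let $T$ be multiplication by $x$. If $T$ were strongly clean, Lemma 1 would give $F=A\oplus B$ as $k[x]$-modules with $x$ bijective on $A$ and $1-x$ bijective on $B$. Then $A=x^nA\subseteq x^nF$ and $B=(1-x)^nB\subseteq(1-x)^nF$ for all $n$. A polynomial divisible by all powers of $x$, or of $1-x$, is zero, so looking at coordinates gives $A=B=0$. But $F\neq0$. $\square$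

So none of the rings $R_n$ in our tower is strongly clean. The obstruction is that free modules have too few direct sum decompositions. In the smallest case $W=k[x]$, neither $x$ nor $1-x$ acts surjectively, and there is no nontrivial decomposition to separate the parts where they misbehave.

Now transpose that smallest case. A functional $\lambda$ on $k[x]$ is the sequence $f_i=\lambda(x^i)$, so $k[x]^*=k^{\mathbb N}$. The transpose of multiplication by $x$ sends $\lambda$ to the functional with values $\lambda(x^{i+1})$. It is the backward shift
$$x(f_0,f_1,f_2,\dots)=(f_1,f_2,f_3,\dots).$$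
Write $E$ for $k^{\mathbb N}$ with this $k[x]$-module structure, and $E_1=k^{(\mathbb N)}$ for the submodule of finitely supported sequences. What would Fitting's recipe say here? The kernels of the powers of $x$ have union $E_1$, and all the images $x^nE$ equal $E$. So $E_1$ is a good candidate for $B$: the shift is locally nilpotent on it. But the recipe offers no candidate for $A$, since $A=E$ is too big (for instance $x$ kills $(1,0,0,\dots)$). On the quotient $E/E_1$, however, $x$ is bijective. So all we need is that $E_1$ have a complement in $E$ as a $k[x]$-module. No formula for such a complement is in sight; it comes from injectivity.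

## Every transpose is strongly clean

Recall that a module $I$ over a commutative ring $S$ is injective if homomorphisms into $I$ extend from submodules to overmodules. Baer's criterion says that it suffices to extend homomorphisms $\mathfrak b\to I$, for $\mathfrak b$ an ideal of $S$, to $S\to I$. Two consequences are used.

First, an injective submodule $E_1\subseteq E$ is a direct summand: extend $\mathrm{id}:E_1\to E_1$ to $\rho:E\to E_1$; then $E=E_1\oplus\ker\rho$.

Second, over a PID, a divisible module $I$ (meaning $qI=I$ for all $q\ne0$) is injective. Indeed, given $\varphi:(q)\to I$ with $q\neq0$, choose $h$ with $qh=\varphi(q)$ and extend by $1\mapsto h$. For instance $\mathbb Q/\mathbb Z$ is an injective $\mathbb Z$-module.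

**Lemma 2.** For every $k$-space $V$ and every $T\in\operatorname{End}_k(V)$, the transpose $T^*$ is strongly clean in $\operatorname{End}_k(V^*)$.

*Proof.* Let $V$ be a $k[x]$-module with $x$ acting as $T$, and let $E$, $E_1$ be as above.

**Step 1.** The aim is to express $V^*$ and $T^*$, for all pairs $(V,T)$ at once, through the one module $E$. For $\lambda\in V^*$ define
$$\Phi_\lambda:V\to E,\qquad \Phi_\lambda(v)=(\lambda(T^iv))_{i\ge0}.$$
Then $\Phi_\lambda(Tv)=(\lambda(T^{i+1}v))_i=x\Phi_\lambda(v)$, so $\Phi_\lambda$ is $k[x]$-linear. The map $\lambda\mapsto\Phi_\lambda$ is $k$-linear from $V^*$ to $\operatorname{Hom}_{k[x]}(V,E)$. Its inverse sends $\Phi$ to the functional $v\mapsto\Phi(v)_0$. In one direction, $\Phi_\lambda(v)_0=\lambda(v)$. In the other, a $k[x]$-linear $\Phi$ satisfies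
$$\Phi(v)_i=(x^i\Phi(v))_0=\Phi(T^iv)_0,$$
so $\Phi$ is $\Phi_\lambda$ for $\lambda=\Phi(\cdot)_0$. Finally
$$\Phi_{T^*\lambda}(v)=(\lambda(T^{i+1}v))_i=x\Phi_\lambda(v).$$
Hence
$$V^*\cong\operatorname{Hom}_{k[x]}(V,E),\qquad T^*\ \text{corresponds to}\ \Phi\mapsto x\circ\Phi. \tag{3}$$

**Step 2.** Here we split $E$ into a part where $x$ is bijective and a part where $1-x$ is. We first show that $E_1$ is divisible. The backward shift is surjective on $E_1$, since $(f_0,f_1,\dots)=x(0,f_0,f_1,\dots)$. Every element of $E_1$ is killed by a power of $x$, so any power series in $k[[x]]$ acts on $E_1$: only finitely many terms matter on each element. If $q\in k[x]$ has $q(0)\ne0$, then $1/q\in k[[x]]$, and the action of $1/q$ inverts that of $q$. So $q$ is bijective on $E_1$. Every nonzero polynomial is $x^mq$ with $q(0)\ne0$, so it acts surjectively on $E_1$.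

Thus $E_1$ is divisible over the PID $k[x]$, hence injective, and $E=E_1\oplus E_2$ for some submodule $E_2$.

On $E_1$, the map $1-x$ is bijective: this is the case $q=1-x$. On $E_2\cong E/E_1$, the map $x$ is bijective. It is surjective because $xE=E$. It is injective because if $xf$ is finitely supported, so is $f$.

**Step 3.** We transport the splitting to $V^*$. From $E=E_2\oplus E_1$ we get
$$\operatorname{Hom}_{k[x]}(V,E)=\operatorname{Hom}_{k[x]}(V,E_2)\oplus\operatorname{Hom}_{k[x]}(V,E_1).$$
Both summands are stable under composition with $x$, as $E_1$ and $E_2$ are submodules. The map $x$ on $E_2$ and the map $1-x$ on $E_1$ are $k[x]$-linear bijections, so composing with them, and with their inverses, shows that $x\circ-$ is bijective on the first summand and $(1-x)\circ-$ on the second. By (3), $V^*$ therefore has a $T^*$-stable decomposition as in Lemma 1, with $c=T^*$, and $T^*$ is strongly clean. $\square$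

Lemma 2 does not say that $\operatorname{End}_k(V^*)$ is strongly clean. By Proposition 1 it is not, if $\dim V=\infty$. The lemma handles only operators that are transposes, and the idempotent it produces need not be one of them.

## Proof of Theorem 1

We show that the ring $R_\infty$ of the first section has both properties.

**Step 1.** The aim is to show that each $T\in R_n$ becomes strongly clean one stage later. By Lemma 2, $T^*=e+u$ in $\operatorname{End}_k(V_n^*)$ with $e^2=e$, $u$ a unit, and $eu=ue$. These operators act on $V_n^*$, which is not a stage of the tower, so we transpose once more. By (1), the map $(-)^*:\operatorname{End}_k(V_n^*)\to\operatorname{End}_k(V_n^{**})=R_{n+1}$ preserves sums, $1$, idempotents, units and commuting pairs. Hence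
$$T^{**}=e^*+u^*,\qquad (e^*)^2=e^*,\quad u^*\text{ a unit},\quad e^*u^*=u^*e^*.$$
(One could also apply Lemma 2 directly to the operator $T^*$ on $V_n^*$. The route above is the one we reuse later.)

**Step 2.** Now we pass to the union. An element $c\in R_\infty$ is some $T\in R_n$, and in $R_{n+1}$ the same element is $\iota_n(T)=T^{**}$. By Step 1 it is strongly clean in $R_{n+1}$, hence in $R_\infty$. The new operators in $R_{n+1}$ that are not double transposes are dealt with in $R_{n+2}$, and so on. So $R_\infty$ is strongly clean, though no $R_n$ is.

**Step 3.** It remains to keep a one-sided inverse alive. As $V_0$ is infinite-dimensional, the shifts described earlier are $a,b\in R_0$ with $ab=1$ and $ba\ne1$. As $R_0$ is a unital subring of $R_\infty$, both relations hold in $R_\infty$. So $R_\infty$ is not Dedekind-finite. $\blacksquare$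

## Character modules over a noetherian base: Theorem 2(a)

To embed an arbitrary ring we replace $k$ by a commutative noetherian ring $K$, and functionals into $k$ by characters into $\mathbb Q/\mathbb Z$. For an abelian group $V$ put $V^+=\operatorname{Hom}_{\mathbb Z}(V,\mathbb Q/\mathbb Z)$. For example $(\mathbb Z/n)^+\cong\mathbb Z/n$, by sending a character to its value at $1$, which lies in $\frac1n\mathbb Z/\mathbb Z$.

If $V$ is a $K$-module, so is $V^+$, by $(r\lambda)(v)=\lambda(rv)$. For $T\in\operatorname{End}_K(V)$ the transpose $T^+(\lambda)=\lambda\circ T$ is $K$-linear, and $T\mapsto T^+$ is a $K$-linear unital anti-homomorphism $\operatorname{End}_K(V)\to\operatorname{End}_K(V^+)$.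

The evaluation map $V\to V^{++}$ is $K$-linear. It is injective because $\mathbb Q/\mathbb Z$ is a cogenerator. Indeed, given $v\neq0$, there is a homomorphism $\mathbb Zv\to\mathbb Q/\mathbb Z$ that is nonzero at $v$ (send $v$ to $1/n$ if $v$ has finite order $n$, to $1/2$ if its order is infinite), and it extends to $V$ because $\mathbb Q/\mathbb Z$ is injective. The computation (2) carries over, so $T^{++}$ restricts to $T$ on $V$, and $T\mapsto T^{++}$ is an injective unital $K$-algebra homomorphism $\operatorname{End}_K(V)\to\operatorname{End}_K(V^{++})$.

In Lemma 2 the operator $T$ generated an action of the PID $k[x]$. Now a finitely generated commutative algebra $S$ of operators takes its place. Two arguments break. The ring $S$ need not be a PID, so divisibility no longer gives injectivity. And $c\in S$ may be a zero-divisor, so $c$ need not be surjective on the dual of $S$. For example, let $S=k\times k$ and $c=(1,0)$. Then $cS^+$ consists of the characters of $S$ that vanish on $(1-c)S\cong k$, which is a proper subgroup of $S^+$. The noetherian condition repairs both.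

**Lemma 3.** Let $S$ be a commutative noetherian ring, $c\in S$, and $E$ an injective $S$-module. Then $E_1=\{f\in E: c^nf=0\text{ for some }n\}$ is an injective $S$-module.

This is a case of Lemma III.3.2 in Hartshorne, *Algebraic Geometry*. Here is a direct proof.

*Proof.* The set $E_1$ is a submodule. By Baer's criterion we must extend a given $\varphi:\mathfrak b\to E_1$, with $\mathfrak b\subseteq S$ an ideal, to $S$.

**Step 1.** We bound the torsion. As $\mathfrak b$ is finitely generated, some single power $c^n$ kills the images of all generators, so $\varphi(c^n\mathfrak b)=c^n\varphi(\mathfrak b)=0$.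

**Step 2.** We show that $\varphi$ vanishes on $\mathfrak b\cap c^mS$ for some $m$. The ideals $(\mathfrak b:c^j)=\{s\in S:c^js\in\mathfrak b\}$ increase with $j$, so there is $r$ with $(\mathfrak b:c^j)=(\mathfrak b:c^r)$ for all $j\ge r$. Let $m=n+r$. If $c^ms\in\mathfrak b$, then $s\in(\mathfrak b:c^m)=(\mathfrak b:c^r)$, so $c^rs\in\mathfrak b$ and $c^ms=c^n(c^rs)\in c^n\mathfrak b$. Thus $\mathfrak b\cap c^mS\subseteq c^n\mathfrak b$, where $\varphi$ is zero.

**Step 3.** We extend without leaving $E_1$. By Step 2, $\varphi$ induces a map from $\mathfrak b/(\mathfrak b\cap c^mS)$, a submodule of $S/c^mS$, to $E_1\subseteq E$. As $E$ is injective, this extends to a map $S/c^mS\to E$. Its image is killed by $c^m$, so it lies in $E_1$. Composing with $S\to S/c^mS$ gives the required extension of $\varphi$. $\square$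

**Lemma 4.** Let $K$ be a commutative noetherian ring, $V$ a $K$-module, $S\subseteq\operatorname{End}_K(V)$ a finitely generated commutative $K$-subalgebra, and $c\in S$. Then there is an idempotent $e\in\operatorname{End}_K(V^+)$ commuting with $s^+$ for every $s\in S$ such that $c^+-e$ is a unit of $\operatorname{End}_K(V^+)$.

*Proof.* As a quotient of some $K[x_1,\dots,x_m]$, the ring $S$ is noetherian by Hilbert's basis theorem. Let $E=\operatorname{Hom}_{\mathbb Z}(S,\mathbb Q/\mathbb Z)$, with $(sf)(t)=f(ts)$.

**Step 1.** The aim is the analogue of (3). Let $M$ be an $S$-module. For $\lambda\in M^+$ put $\Phi_\lambda(m)=\bigl(t\mapsto\lambda(tm)\bigr)\in E$. It is $S$-linear in $m$, because $\Phi_\lambda(sm)(t)=\lambda(tsm)=(s\Phi_\lambda(m))(t)$. The map $\lambda\mapsto\Phi_\lambda$ is an isomorphism of groups $M^+\to\operatorname{Hom}_S(M,E)$ with inverse $\Phi\mapsto(m\mapsto\Phi(m)(1))$: indeed $\Phi_\lambda(m)(1)=\lambda(m)$, and for $S$-linear $\Phi$ we have $\Phi(m)(t)=(t\Phi(m))(1)=\Phi(tm)(1)$.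

This has two uses. First, $E$ is an injective $S$-module. If $M\subseteq N$ are $S$-modules and $\Phi_\lambda:M\to E$ is given, extend the character $\lambda$ to $\mu\in N^+$, which is possible since $\mathbb Q/\mathbb Z$ is injective over $\mathbb Z$. Then $\Phi_\mu$ extends $\Phi_\lambda$. Second, take $M=V$. For $s\in S$ we have $\Phi_{s^+\lambda}(v)(t)=\lambda(stv)=(s\Phi_\lambda(v))(t)$, as $S$ is commutative, so
$$V^+\cong\operatorname{Hom}_S(V,E),\qquad s^+\ \text{corresponds to}\ \Phi\mapsto s\Phi\quad\text{for every } s\in S. \tag{4}$$

**Step 2.** Here we split $E$. Let $E_1\subseteq E$ be the submodule of elements killed by some power of $c$. By Lemma 3 it is injective, so $E=E_1\oplus E_2$ as $S$-modules.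

On $E_1$, $c$ is locally nilpotent, so $1-c$ is bijective with inverse $\sum_{i\ge0}c^i$ (a finite sum on each element).

On $E_2\cong E/E_1$, $c$ is bijective. It is injective, since $cf\in E_1$ implies $f\in E_1$. For surjectivity, the ideals $\operatorname{ann}_S(c^n)$ increase with $n$, so $\operatorname{ann}_S(c^n)=\operatorname{ann}_S(c^{n+1})$ for some $n$. Let $f\in E$. The rule
$$c^{n+1}S\to E,\qquad c^{n+1}s\mapsto c^nsf$$
is well defined, because $c^{n+1}s=0$ implies $c^ns=0$, and it is $S$-linear. As $E$ is injective, it extends to a map $S\to E$; let $h$ be the image of $1$. Then $c^{n+1}h$ is the image of $c^{n+1}$, which is $c^nf$. So $c^n(ch-f)=0$, that is, $ch-f\in E_1$, and $f\in cE+E_1$.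

**Step 3.** We read off the idempotent. By (4),
$$V^+\cong\operatorname{Hom}_S(V,E_2)\oplus\operatorname{Hom}_S(V,E_1),$$
and both summands are stable under all $s^+$, $s\in S$. On the first, $c^+$ is bijective; on the second, $1-c^+$ is bijective, by composition with the bijections of Step 2 and their inverses. Let $e$ be the projection onto the second summand along the first. It commutes with every $s^+$. Since $S$ contains the scalars from $K$, the map $e$ is $K$-linear. The $K$-linear map $c^+-e$ equals $c^+$ on the first summand and $c^+-1$ on the second, so it is bijective, and its inverse is $K$-linear. $\square$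

**Proof of Theorem 2(a).** Let $V_0=R$ as a $K$-module and
$$V_{n+1}=V_n^{++},\qquad R_n=\operatorname{End}_K(V_n),\qquad R_\infty=\bigcup_nR_n\quad\text{along } T\mapsto T^{++}.$$
Left multiplication embeds $R$ in $R_0$ as a unital $K$-subalgebra: it is injective because $r\cdot1=r$. So $R\subseteq R_0\subseteq R_\infty$.

**Step 1.** We verify the statement on $S$ and $c$. Let $S\subseteq R_\infty$ be a finitely generated commutative $K$-subalgebra and $c\in S$. Its finitely many generators lie in a common $R_n$, so $S\subseteq R_n=\operatorname{End}_K(V_n)$. Lemma 4 gives an idempotent $e\in\operatorname{End}_K(V_n^+)$ that commutes with all $s^+$ and is such that $c^+-e$ is a unit. Transpose once more: $e^+\in\operatorname{End}_K(V_n^{++})=R_{n+1}$ is an idempotent that commutes with $s^{++}$ for all $s\in S$, and $c^{++}-e^+=(c^+-e)^+$ is a unit of $R_{n+1}$. In $R_\infty$ the elements $s$ and $s^{++}$ coincide, so $e^+$ is the required idempotent.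

**Step 2.** We deduce strong cleanness. Given $c\in R_\infty$, take $S=K[c]$, the subalgebra generated by $c$; it is commutative and finitely generated. Step 1 gives an idempotent $e'$ commuting with $c$ such that $u=c-e'$ is a unit, and $u$ commutes with $e'$. So $c=e'+u$ is strongly clean. Every ring is a $\mathbb Z$-algebra and $\mathbb Z$ is noetherian, so every ring is a unital subring of a strongly clean ring.

**Step 3.** The last sentence of (a). If a property passes to subrings and holds for all strongly clean rings, it holds for each of their subrings, hence for every ring. The converse is trivial. $\square$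

## A simple quotient with $Q\cong Q\oplus Q$: Theorem 2(b)

We return to the field $k$ and the ring $R_\infty$ of Theorem 1, with $\dim_kV_0=\infty$. It is a $k$-algebra, as the maps $\iota_n$ are $k$-linear. We want a simple quotient of it. A bare relation $ab=1\ne ba$ might become $ab=1=ba$ in the quotient, so we first choose relations that cannot collapse unless the ring does.

**Step 1.** We produce these relations. As $V_0$ is infinite-dimensional, there is an isomorphism $V_0\cong V_0\oplus V_0$. Let $a_1,a_2:V_0\to V_0$ be its two components and $b_1,b_2:V_0\to V_0$ the two inclusions followed by the inverse isomorphism. Then in $R_0\subseteq R_\infty$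
$$a_ib_j=\delta_{ij},\qquad b_1a_1+b_2a_2=1. \tag{5}$$

**Step 2.** We pass to a simple quotient and check what survives. Since $R_\infty\ne0$, Zorn's lemma gives a maximal two-sided ideal $I$. Put $Q=R_\infty/I\ne0$. It is simple by maximality of $I$. Each $R_n$ is von Neumann regular, so the union $R_\infty$ is, and so is its quotient $Q$, since equations $aa'a=a$ pass to quotients. Also $Q$ is strongly clean: lift an element to $R_\infty$, write it as $e+u$, and note that the images of $e$ and $u$ are a commuting idempotent and unit. Finally (5) holds in $Q$.

**Step 3.** We obtain the module isomorphisms. Consider the right $Q$-module maps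
$$Q\to Q\oplus Q,\ q\mapsto(a_1q,a_2q),\qquad\qquad Q\oplus Q\to Q,\ (p,q)\mapsto b_1p+b_2q.$$
By (5), one composite sends $q$ to $b_1a_1q+b_2a_2q=q$. The other sends $(p,q)$ to $(a_1b_1p+a_1b_2q,\ a_2b_1p+a_2b_2q)=(p,q)$. So $Q_Q\cong Q_Q\oplus Q_Q$. Since $Q_Q^{n+1}=Q_Q^{n-1}\oplus Q_Q^2\cong Q_Q^{n-1}\oplus Q_Q=Q_Q^n$ for $n\ge1$, induction gives $Q_Q\cong Q_Q^n$ for all $n\ge1$. Taking endomorphism rings,
$$Q\cong\operatorname{End}(Q_Q)\cong\operatorname{End}(Q_Q^n)\cong M_n(Q),$$
so $M_n(Q)$ is strongly clean.

**Step 4.** We show that $Q$ is not Dedekind-finite. In $Q$ we have $a_1b_1=1$. If also $b_1a_1=1$, then (5) gives $b_2a_2=0$, so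
$$a_2=(a_2b_2)a_2=a_2(b_2a_2)=0,$$
and $1=a_2b_2=0$ in $Q$, contradicting $Q\ne0$. This completes the proof of (b). $\square$

## Strongly $\pi$-regular rings are Dedekind-finite: Theorem 2(c)

**Step 1.** We show that a strongly $\pi$-regular ring is Dedekind-finite. Let $ab=1$ in such a ring. Choose $n\ge1$ and $y$ with $a^n=ya^{n+1}$. From $ab=1$ we get $a^nb^n=1$ and $a^{n+1}b^n=a$. Multiplying by $b^n$ on the right therefore gives $1=ya$. Now $a$ has the left inverse $y$ and the right inverse $b$, so $y=y(ab)=(ya)b=b$, and $ba=1$.

**Step 2.** We apply this to (b) and (a). A ring $Q$ as in (b) is not Dedekind-finite, so it cannot be strongly $\pi$-regular. As for (a), Dedekind-finiteness passes to unital subrings, so a ring that is not Dedekind-finite, such as $\operatorname{End}_k(V)$ with $\dim_k V=\infty$, does not embed in any strongly $\pi$-regular ring. $\blacksquare$
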